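\title{The LR Degrees Are Not an Upper Semilattice}

\begin{abstract}
For oracles $A,B\in2^\omega$, write $A\le_{LR}B$ if every real that is Martin-L\"of random relative to $B$ is Martin-L\"of random relative to $A$. We show that two LR degrees need not have a least upper bound. More strongly, above every real $Z$ there is a perfect set of reals computing $Z$ no finite subset of which with at least two elements has a least upper bound, so no principal upper cone of LR degrees is an upper semilattice. The proof combines a forcing construction of upper bounds, a Baire category argument, and a count that plays $2n$ reals against their $n^2$ pairs.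
\end{abstract}

\section{Introduction}\label{sec:intro}

Reals are elements of Cantor space $2^\omega$, identified with subsets of $\mathbb N$, and $\lambda$ is the uniform measure. For a finite binary string $\rho$, the cylinder $[\rho]$ is the set of reals that extend $\rho$. For an oracle $A$, a \emph{$\Sigma^0_1(A)$ class} is a union $\bigcup_{\rho\in S}[\rho]$ with $S$ a set of strings computably enumerable (c.e.) in $A$. A \emph{Martin-L\"of test relative to $A$} is a sequence $(V_n)_{n\in\mathbb N}$ of classes that are $\Sigma^0_1(A)$ uniformly in $n$ and satisfy $\lambda(V_n)\le2^{-n}$. A real $z$ is \emph{$A$-random} if $z\notin\bigcap_nV_n$ for every such test. We write $\mathrm{NR}(A)$ for the set of reals that are not $A$-random; it is a null set, because there are only countably many tests, and it consists of the reals in which the oracle $A$ can detect a pattern.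

Let $A\le_{LR}B$ if every $B$-random real is $A$-random, that is, if $\mathrm{NR}(A)\subseteq\mathrm{NR}(B)$. This preorder compares oracles by one ability only, the ability to detect nonrandomness. The \emph{LR degrees} are the classes of the equivalence relation $A\equiv_{LR}B$ (meaning $A\le_{LR}B$ and $B\le_{LR}A$), partially ordered by $\le_{LR}$. Equivalently, they are the null sets $\mathrm{NR}(A)$ ordered by inclusion. The following question is posed as open in \cite{JSL}.

\medskip
\noindent\textbf{Problem.} \emph{Do any two LR degrees have a least upper bound in the LR degrees?}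
\medskip

Upper bounds exist. If $A\le_TB$, then every test relative to $A$ is a test relative to $B$, so $A\le_{LR}B$; hence the join $A\oplus B$, the real with $A$ on the even and $B$ on the odd positions, lies above both $A$ and $B$. If $A\le_{LR}B$, then $B$ itself is the least upper bound. In the Turing degrees $A\oplus B$ is always the least upper bound, and this suggests the answer yes. But $\oplus$ does not do the job here. It is known that the relation $A\oplus B\le_{LR}B$, which says that $A$ is low for random relative to $B$, differs from $A\le_{LR}B$. The first relation implies the second, so there are $A\le_{LR}B$ with $A\oplus B\not\le_{LR}B$, and for such a pair the least upper bound is $B$ and not $A\oplus B$. This disposes of one candidate and leaves the problem untouched: some other real $D$ could still make $\mathrm{NR}(D)$ the smallest set of its kind that contains $\mathrm{NR}(A)\cup\mathrm{NR}(B)$. We show that this need not happen.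

\begin{theorem}\label{thm:pair}
There are reals $A,B$ whose LR degrees have no least upper bound in the LR degrees. In fact, for the Polish space $\mathcal X$ and the continuous map $\pi\colon\mathcal X\to2^\omega$ defined in Section~\ref{sec:space}, the pair $\pi(X),\pi(Y)$ has no least upper bound for comeager many $(X,Y)\in\mathcal X^2$.
\end{theorem}

\begin{theorem}\label{thm:perfect}
For every $Z\in2^\omega$ there is a perfect set $\mathcal P\subseteq2^\omega$ of reals that compute $Z$ such that no finite subset of $\mathcal P$ with at least two elements has a least upper bound in the LR degrees. In particular, the elements of $\mathcal P$ are pairwise LR-incomparable, and for no LR degree $\mathbf z$ is the cone $\{\mathbf a:\mathbf a\ge\mathbf z\}$ an upper semilattice.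
\end{theorem}

The idea is that an upper bound can be ignorant of the \emph{pair} $(A,B)$, while a least upper bound cannot avoid recording it. A real $C$ that lists an open set of measure less than $1$ containing $\mathrm{NR}(A)\cup\mathrm{NR}(B)$ is an upper bound, and a generic such list depends on $A$ and $B$ only through a union of two open sets, one for each. On the other hand, an upper bound $D$ must enumerate covers of classes $T^A$ and $T^B$ that we design, and the moment at which $D$ has covered a piece of $T^A$ and a piece of $T^B$ almost determines both pieces. We let $D$ enumerate a set of measure $2^{-k}$ named by that moment; if $D$ is least, the generic $C$ has to cover this set. Now take $n$ versions of $A$ and $n$ versions of $B$. One list can be made legitimate for all $n^2$ pairs at a cost of order $n2^{-k}$, but it must cover $n^2$ independent sets of measure $2^{-k}$. For $n$ well between $2^{k/2}$ and $2^k$ the cost is affordable and the covering is not.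

Section~\ref{sec:prelim} collects the tools from algorithmic randomness. Section~\ref{sec:forcing} builds generic upper bounds and carries out the count, first for $n=2$. Sections~\ref{sec:space}, \ref{sec:record} and~\ref{sec:category} supply the three things that the count needs, and Section~\ref{sec:final} derives the theorems.

\section{Classes, coverings and independent sets}\label{sec:prelim}

\subsection*{Approximations} Let $W_e^Y$ be the $e$-th $\Sigma^0_1(Y)$ class: the union of the cylinders $[\rho]$ over the strings $\rho$ enumerated by the $e$-th oracle machine with oracle $Y$. For a finite string $s$, run this machine for $|s|$ steps, answering oracle queries from $s$ and stopping early at the first query to a position $\ge|s|$; let $W_e^s$ be the union of the cylinders of the finitely many strings enumerated. Then $W_e^s$ is a clopen set computable from $e$ and $s$, and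
\[
W_e^\emptyset=\emptyset,\qquad W_e^s\subseteq W_e^{s'}\ \text{ for } s\subseteq s',\qquad W_e^Y=\bigcup_jW_e^{Y\upharpoonright j}.
\]
Clopen subsets of $2^\omega$ are compact, so a clopen set contained in $W_e^Y$ is contained in $W_e^{Y\upharpoonright j}$ for some $j$. We refer to this as \emph{compactness}.

A finite or infinite sequence of objects from a computably numbered set, with numbers $n_0,n_1,\dots$, is \emph{coded} by the binary sequence $1^{n_0}01^{n_1}0\cdots$. Extending a finite sequence extends its code. The code of an infinite sequence is a real that computes the sequence, and it is the union of the codes of the finite initial segments.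

We use the existence of a \emph{universal oracle Martin-L\"of test}: classes $U_n^Y$ that are $\Sigma^0_1(Y)$ uniformly in $n$ and $Y$, with $\lambda(U_n^Y)\le2^{-n}$ and $\bigcap_nU_n^Y=\mathrm{NR}(Y)$ for every oracle $Y$.

\subsection*{Coverings} The order $\le_{LR}$ can be described without mentioning random reals.

\begin{theorem}[Kjos-Hanssen]\label{thm:KH}
For all $A,B\in2^\omega$, we have $A\le_{LR}B$ if and only if every $\Sigma^0_1(A)$ class of measure less than $1$ is contained in some $\Sigma^0_1(B)$ class of measure less than $1$.
\end{theorem}

We use this theorem only from left to right. To prove that a real lies above $A$, one cover is enough.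

\begin{lemma}\label{lem:cover}
If $\mathrm{NR}(A)\subseteq O$ for some $\Sigma^0_1(C)$ class $O$ with $\lambda(O)<1$, then $A\le_{LR}C$.
\end{lemma}

\begin{proof}
First, $\mathrm{NR}(A)$ is closed under tails: if $z=\rho y$ lies in $\bigcap_nV_n$ for a test $(V_n)$ relative to $A$, then $y$ lies in each of the sets $\{y':\rho y'\in V_{n+|\rho|}\}$, which have measure at most $2^{|\rho|}2^{-n-|\rho|}=2^{-n}$ and form a test relative to $A$.

Write $O=\bigcup_{\rho\in S}[\rho]$ with $S$ c.e.\ in $C$ and prefix-free (when a new cylinder is enumerated, split the part not yet covered into disjoint cylinders), so that $\sum_{\rho\in S}2^{-|\rho|}=\lambda(O)$. Let $O_j$ be the union of the cylinders $[\rho_1\cdots\rho_j]$ with $\rho_1,\dots,\rho_j\in S$. The classes $O_j$ are uniformly $\Sigma^0_1(C)$, and $\lambda(O_j)\le\lambda(O)^j\le r^j$ for a rational $r$ with $\lambda(O)\le r<1$. With $j_n$ least such that $r^{j_n}\le2^{-n}$, the sequence $(O_{j_n})$ is a test relative to $C$.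

Let $z\in\mathrm{NR}(A)$. Then $z\in O$, so $z=\rho_1z_1$ with $\rho_1\in S$. The tail $z_1$ is in $\mathrm{NR}(A)\subseteq O$, so $z_1=\rho_2z_2$ with $\rho_2\in S$, and so on. Thus $z\in O_j$ for all $j$, and $z\in\mathrm{NR}(C)$.
\end{proof}

\subsection*{Independent sets} A class of measure less than $1$ can contain only a limited supply of independent sets. This is how measure becomes a budget. For $k\ge1$ and $q\in(0,1)$ put
\[
h(k,q)=2^k\ln\frac1{1-q}.
\]

\begin{lemma}\label{lem:indep}
Let $Q_i$ $(i\in\mathcal I)$ be countably many mutually independent sets with $c_i=\lambda(Q_i)\le\frac12$.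
\begin{enumerate}
\item[(a)] $\lambda\big(\bigcup_iQ_i\big)<1$ if and only if $\sum_ic_i<\infty$.
\item[(b)] If $c_i=2^{-k}$ for all $i$ and $\lambda\big(\bigcup_iQ_i\big)\le q<1$, then $|\mathcal I|\le h(k,q)$.
\end{enumerate}
\end{lemma}

\begin{proof}
By independence, $-\ln\big(1-\lambda(\bigcup_iQ_i)\big)=\sum_i-\ln(1-c_i)$, with value $\infty$ allowed. For $0\le u\le\frac12$ we have $u\le-\ln(1-u)\le2u$, which gives (a). In (b) the left side is at most $\ln\frac1{1-q}$ and the right side is at least $|\mathcal I|2^{-k}$.
\end{proof}

Let $L_k=\{0,1\}^{6k}$, a set with $2^{6k}$ elements. Choose computably pairwise disjoint sets $I(k,x)\subseteq\mathbb N$ with $|I(k,x)|=k$, for $k\ge1$ and $x\in L_k$, and let $E(k,x)$ be the set of reals that vanish on $I(k,x)$. The clopen sets $E(k,x)$ are mutually independent and $\lambda(E(k,x))=2^{-k}$. The same construction, with pairs $(k,g)$ for $k\ge1$ and $g$ a finite binary string, gives a computable family of mutually independent clopen sets $F(k,g)$ with $\lambda(F(k,g))=2^{-k}$. No relation between the two families is needed. The sets $E(k,x)$ are the pieces that an upper bound will have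 to cover, and the sets $F(k,g)$ will record when it did so.

\section{Generic upper bounds and the count}\label{sec:forcing}

Fix an integer $m\ge2$, the number of reals whose upper bounds we study, until the end of Section~\ref{sec:category}. All ideas are present for $m=2$. Fix a level $U^Y$ of the universal test with $\lambda(U^Y)\le\frac1{2m}$ for all $Y$; it has the form $W_{e_0}^Y$ for a fixed $e_0$, and we write $U^s$ for $W_{e_0}^s$.

By Lemma~\ref{lem:cover}, a list of cylinders whose union contains $V=U^{A_1}\cup\dots\cup U^{A_m}$ and has measure less than $1$ is an upper bound of $A_1,\dots,A_m$. We build such lists by finite approximation. Cylinders inside $V$ must be listed anyway and are free; what is listed outside $V$ is charged to a budget.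

\begin{definition}\label{def:order}
A \emph{condition} is a pair $(p,\delta)$, where $p$ is a finite sequence of binary strings and $\delta>0$ is rational. Let $[p]$ be the union of the cylinders of the strings in $p$, and let $W_e^p=W_e^s$ for $s$ the code of $p$. For an open set $V\subseteq2^\omega$, let $(p',\delta')\le_V(p,\delta)$ if $p'$ extends $p$ and
\[
\lambda\big([p']\setminus([p]\cup V)\big)+\delta'\le\delta .
\]
The first term is the \emph{cost} of $p'$ over $V$ relative to $p$.
\end{definition}

The relation $\le_V$ is reflexive, and it is transitive because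
\[
[p'']\setminus([p]\cup V)\subseteq\big([p'']\setminus([p']\cup V)\big)\cup\big([p']\setminus([p]\cup V)\big).
\]
The set of conditions does not depend on $V$; only the order does. This is what will allow one condition to serve several sets $V$.

\begin{definition}\label{def:scheme}
A \emph{scheme} is a tuple $\kappa=(e,q,p,\delta)$ with $e\in\mathbb N$, $q\in(0,1)$ rational and $(p,\delta)$ a condition. Let $V$ be open.
\begin{enumerate}
\item[(a)] $\kappa$ is \emph{bounded over $V$} if $\lambda(W_e^{p'})\le q$ for all $(p',\delta')\le_V(p,\delta)$.
\item[(b)] $\kappa$ \emph{reaches} a set $F$ \emph{over $V$} if for every $(p',\delta')\le_V(p,\delta)$ there is $(p'',\delta'')\le_V(p',\delta')$ with $F\subseteq W_e^{p''}$.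
\end{enumerate}
\end{definition}

A scheme is a finite object, there are countably many schemes, and increasing $q$ preserves both properties. The next proposition converts leastness, a statement about all upper bounds, into a single scheme. It is the only place where leastness is used.

\begin{proposition}\label{prop:scheme}
Let $A_1,\dots,A_m,D$ be reals such that $D\le_{LR}C$ for every upper bound $C$ of $A_1,\dots,A_m$. Let $V=U^{A_1}\cup\dots\cup U^{A_m}$, and let $R$ be a $\Sigma^0_1(D)$ class with $\lambda(R)<1$. Then some scheme is bounded over $V$ and reaches over $V$ every clopen subset of $R$.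
\end{proposition}

\begin{proof}
Suppose that no scheme has both properties. We build an upper bound $C$ that cannot cover $R$; the construction need not be effective. Let $(e_s,q_s)_{s\in\mathbb N}$ list all pairs of an index and a rational in $(0,1)$, and let $(\rho_s)_{s\in\mathbb N}$ list all strings $\rho$ with $[\rho]\subseteq V$. There are infinitely many such strings, since $V$ is open and contains the nonrandom real $0^\omega$, and their cylinders have union $V$.

Put $(p_0,\delta_0)=(\emptyset,\frac14)$. Given $(p_s,\delta_s)$, the scheme $(e_s,q_s,p_s,\delta_s)$ fails one of the properties, so there is $(p'_s,\delta'_s)\le_V(p_s,\delta_s)$ such that either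
\begin{enumerate}
\item[(1)] $\lambda(W_{e_s}^{p'_s})>q_s$, or
\item[(2)] for some clopen $F_s\subseteq R$, no $(p'',\delta'')\le_V(p'_s,\delta'_s)$ has $F_s\subseteq W_{e_s}^{p''}$.
\end{enumerate}
Let $p_{s+1}$ be $p'_s$ followed by $\rho_s$, and $\delta_{s+1}=\delta'_s$. Appending $\rho_s$ has cost $0$, so $(p_{s+1},\delta_{s+1})\le_V(p'_s,\delta'_s)$.

Let $C$ be the code of the infinite sequence $\bigcup_sp_s$, and let $O=\bigcup_s[p_s]$, a $\Sigma^0_1(C)$ class that contains $V$. By transitivity $(p_s,\delta_s)\le_V(\emptyset,\frac14)$, so $\lambda([p_s]\setminus V)\le\frac14$ for all $s$, and $\lambda(O\setminus V)\le\frac14$. As $\lambda(V)\le m\cdot\frac1{2m}=\frac12$, we get $\lambda(O)\le\frac34$. Since $\mathrm{NR}(A_i)\subseteq U^{A_i}\subseteq O$, Lemma~\ref{lem:cover} shows that $C$ is an upper bound of $A_1,\dots,A_m$. By hypothesis $D\le_{LR}C$, so Theorem~\ref{thm:KH} gives $e$ with $R\subseteq W_e^C$ and $\lambda(W_e^C)<1$. Take a rational $q\in(0,1)$ with $q\ge\lambda(W_e^C)$, and $s$ with $(e_s,q_s)=(e,q)$. Case (1) is impossible because $W_e^{p'_s}\subseteq W_e^C$. In case (2), $F_s\subseteq R\subseteq W_e^C$, so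 by compactness $F_s\subseteq W_e^{p_t}$ for some $t>s$; but $(p_t,\delta_t)\le_V(p'_s,\delta'_s)$, a contradiction.
\end{proof}

For one tuple there is nothing contradictory in such a scheme. The contradiction appears when one scheme serves many tuples. Property (b) of Definition~\ref{def:scheme} applies below $(p',\varepsilon)$ for arbitrarily small $\varepsilon$, so a set $F$ is reached at negligible cost \emph{over its own $V$}. The real expense is that the extension may list all of $V$ for free, and another tuple pays for the part of $V$ that it does not share.

\begin{example}[the $2\times2$ grid]\label{ex:grid}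
Let $V_{xy}$ $(x,y\in\{1,2\})$ be open sets of the form $V_{xy}=V_0\cup a_x\cup b_y$ with $\lambda(a_x),\lambda(b_y)\le\eta$. Think of $V_{xy}=U^{A_x}\cup U^{B_y}$ for two versions of $A$ and two versions of $B$ whose classes agree up to measure $\eta$. Suppose that a scheme $(e,q,p,\delta)$ is bounded over $V_{11}$ and reaches $F_{xy}$ over $V_{xy}$ for all $x,y$. Let $0<\varepsilon\le\delta$ be rational. Since $(p,\varepsilon)\le_{V_{11}}(p,\delta)$, there is $p_1$ extending $p$ with $F_{11}\subseteq W_e^{p_1}$ and $[p_1]\subseteq[p]\cup V_0\cup a_1\cup b_1\cup N_1$, where $\lambda(N_1)\le\varepsilon$. To reach $F_{12}$ next we need $(p_1,\varepsilon)\le_{V_{12}}(p,\delta)$. The pair $(1,2)$ is charged for at most $b_1\cup N_1$. Continuing through the pairs $(1,2)$, $(2,1)$, $(2,2)$, each step adds a set $N_s$ of measure at most $\varepsilon$, and the charges relative to $p$ are as follows.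
\[
\begin{array}{c|l|c|l|l}
 & [p_s]\setminus([p]\cup V_0)\text{ lies in} & \text{next pair} & \text{charged for} & \text{cost at most}\\ \hline
p_1 & a_1,b_1,N_1 & (1,2) & b_1,N_1 & \eta+\varepsilon\\
p_2 & a_1,b_1,b_2,N_1,N_2 & (2,1) & a_1,b_2,N_1,N_2 & 2\eta+2\varepsilon\\
p_3 & a_1,a_2,b_1,b_2,N_1,N_2,N_3 & (2,2) & a_1,b_1,N_1,N_2,N_3 & 2\eta+3\varepsilon\\
p_4 & a_1,a_2,b_1,b_2,N_1,\dots,N_4 & (1,1) & a_2,b_2,N_1,\dots,N_4 & 2\eta+4\varepsilon
\end{array}
\]
If $2\eta+5\varepsilon\le\delta$, every step is legitimate and $(p_4,\varepsilon)\le_{V_{11}}(p,\delta)$, so $\lambda(F_{11}\cup F_{12}\cup F_{21}\cup F_{22})\le\lambda(W_e^{p_4})\le q$. As $\varepsilon$ is ours to choose, four sets have been covered at a cost of essentially $2\eta$. In an $n\times n$ grid each pair is charged for the other $n-1$ sets $a_x$ and the other $n-1$ sets $b_y$, so $n^2$ sets are covered at cost $(2n-2)\eta$. In a single row, $n$ sets cost $(n-1)\eta$, and nothing is gained.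
\end{example}

\begin{lemma}[amalgamation]\label{lem:amalg}
Let $\kappa=(e,q,p,\delta)$ be a scheme, let $V_1,\dots,V_N$ be open sets with union $V^*$, and suppose that $\lambda(V^*\setminus V_i)\le\delta/2$ for all $i$. If $\kappa$ is bounded over $V_1$ and reaches $F_i$ over $V_i$ for each $i\le N$, then $F_1\cup\dots\cup F_N$ is contained in a clopen set of measure at most $q$.
\end{lemma}

\begin{proof}
Let $\varepsilon=\delta/(2N+2)$. We define $p=p_0\subseteq p_1\subseteq\dots\subseteq p_N$ with $F_s\subseteq W_e^{p_s}$ for $s\ge1$ and
\begin{equation}\label{eq:amalg}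
\lambda\big([p_s]\setminus([p]\cup V^*)\big)\le s\varepsilon .
\end{equation}
For $s=0$ the set on the left is empty. If \eqref{eq:amalg} holds for some $s\le N$, then for every $i$ the set $[p_s]\setminus([p]\cup V_i)$ is contained in $\big([p_s]\setminus([p]\cup V^*)\big)\cup(V^*\setminus V_i)$, so
\[
\lambda\big([p_s]\setminus([p]\cup V_i)\big)+\varepsilon\le s\varepsilon+\tfrac\delta2+\varepsilon\le(N+1)\varepsilon+\tfrac\delta2=\delta ,
\]
that is, $(p_s,\varepsilon)\le_{V_i}(p,\delta)$ for every $i$. Let $s<N$. As $\kappa$ reaches $F_{s+1}$ over $V_{s+1}$, there is $(p_{s+1},\delta'')\le_{V_{s+1}}(p_s,\varepsilon)$ with $F_{s+1}\subseteq W_e^{p_{s+1}}$. Since $V_{s+1}\subseteq V^*$,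
\[
[p_{s+1}]\setminus([p]\cup V^*)\subseteq\big([p_{s+1}]\setminus([p_s]\cup V_{s+1})\big)\cup\big([p_s]\setminus([p]\cup V^*)\big),
\]
and the two sets on the right have measure at most $\varepsilon$ and $s\varepsilon$. This gives \eqref{eq:amalg} for $s+1$. Finally, $(p_N,\varepsilon)\le_{V_1}(p,\delta)$ yields $\lambda(W_e^{p_N})\le q$, and $F_s\subseteq W_e^{p_s}\subseteq W_e^{p_N}$ for all $s$.
\end{proof}

If the $F_i$ are $n^2$ independent sets of measure $2^{-k}$, Lemmas~\ref{lem:amalg} and~\ref{lem:indep}(b) give $n^2\le h(k,q)$. To violate this inequality we need an $n\times n$ grid of tuples with three properties: the classes $U$ of the versions differ by an amount $\eta$ of order $2^{-k}$ (Section~\ref{sec:space}); different cells demand different sets $F(k,g)$ (Section~\ref{sec:record}); and one scheme serves all cells (Section~\ref{sec:category}).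

\section{Label sequences with a hidden budget}\label{sec:space}

Our reals $A$ code sequences of labels, and a label $(k,x)$ puts the set $E(k,x)$ into a class that every upper bound has to cover. Versions of $A$ arise by varying $x$. The difficulty is that $U^A$ may react strongly to what $A$ says next. One can always extend a finite part of $A$ until $U$ has little room left to grow, but we need more: after the extension we must still be allowed to add a label whose cost $2^{-k}$ is comparable to the remaining growth of $U$. We therefore attach to a sequence of labels a running promise on the future cost, and we hide the promise from the oracle.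

\begin{definition}\label{def:space}
A \emph{label} is either $\mathsf{null}$, of cost $0$, or a pair $(k,x)$ with $k\ge1$ and $x\in L_k$, of cost $2^{-k}$. A \emph{node} is a finite sequence $\sigma=((a_0,r_0),\dots,(a_{l-1},r_{l-1}))$ of labels $a_i$ and rationals $r_i>0$ with
\[
\mathrm{cost}(a_i)+r_i\le r_{i-1}\quad(i<l),\qquad r_{-1}=1 .
\]
Its \emph{budget} is $r(\sigma)=r_{l-1}$, so $r(\emptyset)=1$. Let $\mathcal X$ be the set of infinite sequences all of whose finite initial segments are nodes, and let $N_\sigma=\{X\in\mathcal X:\sigma\subset X\}$. For $X\in\mathcal X$ let $\pi(X)\in2^\omega$ be the code of the sequence of labels of $X$, with the numbers $r_i$ left out, and define $\pi(\sigma)$ for nodes in the same way. Let $T(X)$ be the union of the sets $E(k,x)$ over the labels $(k,x)$ that occur in $X$.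
\end{definition}

The set $\mathcal X$ is closed in a countable power of a countable discrete space, so it is a Polish (separable, completely metrizable) space, and the sets $N_\sigma$ form a base of clopen sets. Each $N_\sigma$ is nonempty, since $\sigma$ can be followed by $(\mathsf{null},r(\sigma))$ forever. There are no isolated points, since $\sigma^\frown(\mathsf{null},r(\sigma)/2)$ and $\sigma^\frown(\mathsf{null},r(\sigma)/3)$ are incompatible nodes. The map $\pi$ is continuous, because the first $j$ entries of $X$ determine at least $j$ bits of $\pi(X)$. Summing the defining inequalities shows that for nodes $\sigma\subseteq\rho$ the labels of $\rho$ beyond $\sigma$ have total cost at most $r(\sigma)-r(\rho)<r(\sigma)$. In particular the labels of any $X\in\mathcal X$ have total cost at most $1$, and Lemma~\ref{lem:indep}(a) gives $\lambda(T(X))<1$.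

Fix $Z\in2^\omega$ until the end of Section~\ref{sec:category}; for Theorem~\ref{thm:pair} it will be $0^\omega$. Put
\[
\alpha(X)=Z\oplus\pi(X),\qquad\alpha(\sigma)=(Z\upharpoonright|\pi(\sigma)|)\oplus\pi(\sigma).
\]
The map $\alpha\colon\mathcal X\to2^\omega$ is continuous. The string $\alpha(\sigma)$ depends only on the labels of $\sigma$, it is monotone in $\sigma$, and $\alpha(X)$ is the union of the $\alpha(\rho)$ for $\rho\subset X$; so $U^{\alpha(X)}$ is the increasing union of the $U^{\alpha(\rho)}$. Since $\alpha(X)$ computes the labels of $X$, the class $T(X)$ is $\Sigma^0_1(\alpha(X))$. Both theorems follow from one statement, proved in Section~\ref{sec:category}.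

\begin{proposition}\label{prop:main}
Let $Z\in2^\omega$ and $m\ge2$. For comeager many $(X_1,\dots,X_m)\in\mathcal X^m$, the reals $\alpha(X_1),\dots,\alpha(X_m)$ have no least upper bound in the LR degrees.
\end{proposition}

The hidden promise is used as follows. Promise to spend less than $c$ from now on. If $U$ can still grow by more than $1/M$, let it grow, and then take the promise back: the oracle is unchanged and the true budget has dropped by less than $c$. This can happen fewer than $M$ times.

\begin{lemma}[freezing]\label{lem:freeze}
Let $\sigma$ be a node, $M\ge1$ an integer and $c>0$ a rational with $Mc\le r(\sigma)$. There is a node $\sigma'\supseteq\sigma$ with $r(\sigma')=c$ and $\lambda\big(U^{\alpha(X)}\setminus U^{\alpha(\sigma')}\big)\le1/M$ for all $X\in N_{\sigma'}$.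
\end{lemma}

\begin{proof}
Write $\mu(\rho)=\lambda(U^{\alpha(\rho)})$. Put $\tau_0=\sigma$. Suppose that $i<M$ and $\tau_i\supseteq\sigma$ is a node with $r(\tau_i)\ge r(\sigma)-ic$ and $\mu(\tau_i)\ge i/M$. Then $r(\tau_i)\ge(M-i)c\ge c$, so $\sigma_i=\tau_i{}^\frown(\mathsf{null},c)$ is a node with budget $c$.

If $\mu(\rho)\le\mu(\sigma_i)+1/M$ for all nodes $\rho\supseteq\sigma_i$, then $\sigma'=\sigma_i$ works: for $X\in N_{\sigma_i}$ the class $U^{\alpha(X)}$ is an increasing union of supersets of $U^{\alpha(\sigma_i)}$ of measure at most $\mu(\sigma_i)+1/M$.

Otherwise fix a node $\rho\supseteq\sigma_i$ with $\mu(\rho)>\mu(\sigma_i)+1/M\ge\mu(\tau_i)+1/M$. The labels of $\rho$ beyond $\tau_i$ are $\mathsf{null}$ followed by the labels beyond $\sigma_i$, of total cost less than $c$. Let $\tau_{i+1}\supseteq\tau_i$ have the same labels as $\rho$, with $r_j=r_{j-1}-\mathrm{cost}(a_j)$ at the positions beyond $\tau_i$. These numbers are rational, and they are positive because $r(\tau_i)\ge c$; so $\tau_{i+1}$ is a node, and $r(\tau_{i+1})>r(\tau_i)-c\ge r(\sigma)-(i+1)c$. Since $\alpha(\tau_{i+1})=\alpha(\rho)$, we have $\mu(\tau_{i+1})>\mu(\tau_i)+1/M\ge(i+1)/M$.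

If the second case occurred for all $i<M$, we would get $\mu(\tau_M)>1$. So the first case occurs for some $i<M$.
\end{proof}

\begin{remark}\label{rem:hidden}
The proof uses only that $\rho\mapsto U^{\alpha(\rho)}$ is monotone and depends on the labels alone, and it gives growth of order $c/r(\sigma)$. The second property cannot be dropped. Let $V_\rho$ be the union of the cylinders $[1^{j+1}0]$ over those $j\ge1$ with $r(\rho)<2^{-4j}$; this assignment is monotone and $\lambda(V_\rho)\le\frac14$. If $r(\sigma')=c<1$ and $j$ is least with $2^{-4j}\le c$, then lowering the budget below $2^{-4j}$ adds a set of measure $2^{-j-2}>c^{1/4}/8$. The count needs growth $\eta$ with $n\eta$ small and $n^2c$ large, hence $\eta$ much smaller than $c^{1/2}$.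
\end{remark}

\section{Recording the moment of covering}\label{sec:record}

Let $D$ be an upper bound of $\alpha(X_1)$ and $\alpha(X_2)$. By Theorem~\ref{thm:KH} there are indices $v_1,v_2$ with $T(X_t)\subseteq W_{v_t}^D$ and $\lambda(W_{v_t}^D)<1$ for $t=1,2$. We want a $\Sigma^0_1(D)$ class $R$ of measure less than $1$ that contains a set depending on \emph{both} a label $(k,x)$ of $X_1$ and a label $(k,y)$ of $X_2$.

The first attempt is to enumerate a set of measure $2^{-k}$ for every pair $(x,y)$ with $E(k,x)\subseteq W_{v_1}^D$ and $E(k,y)\subseteq W_{v_2}^D$. This is too much, because the covers may contain many sets $E$ that nobody asked for. If each cover contains $s_k=\lceil2^{k/2}\rceil$ sets at level $k$, then $\sum_k2^{-k}s_k<\infty$, which is consistent with measure less than $1$, while $\sum_k2^{-k}s_k^2=\infty$. Instead we name the new set by the prefix of $D$ at which a covering is completed. The number of such prefixes is at most the \emph{sum} of the numbers of covered sets.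

\begin{definition}\label{def:gamma}
Let $v=(v_1,v_2)$ and $D\in2^\omega$. For a nonempty string $g$, let $g^-$ be $g$ without its last bit. Let $\Gamma_v(D)$ be the set of pairs $(k,g)$ such that $g$ is a nonempty prefix of $D$ and, for some $t\in\{1,2\}$ and $x\in L_k$,
\[
E(k,x)\subseteq W_{v_t}^g\quad\text{and}\quad E(k,x)\not\subseteq W_{v_t}^{g^-}.
\]
Let $R_v(D)=\bigcup\{F(k,g):(k,g)\in\Gamma_v(D)\}$.
\end{definition}

\begin{lemma}\label{lem:R}
The class $R_v(D)$ is $\Sigma^0_1(D)$. If $\lambda(W_{v_1}^D)<1$ and $\lambda(W_{v_2}^D)<1$, then $\lambda(R_v(D))<1$.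
\end{lemma}

\begin{proof}
Inclusions between clopen sets are decidable and $L_k$ is finite, so $\Gamma_v(D)$ is computable in $D$. This gives the first claim. For $t=1,2$, Lemma~\ref{lem:indep}(a) shows that the sum $\Sigma_t$ of $2^{-k}$ over all $(k,x)$ with $E(k,x)\subseteq W_{v_t}^D$ is finite. Each $(k,g)\in\Gamma_v(D)$ is witnessed by a triple $(k,x,t)$ with $E(k,x)\subseteq W_{v_t}^D$, and by monotonicity a triple witnesses only one pair, namely the one with $g$ the shortest prefix of $D$ such that $E(k,x)\subseteq W_{v_t}^g$. So $\sum_{(k,g)\in\Gamma_v(D)}2^{-k}\le\Sigma_1+\Sigma_2<\infty$, and Lemma~\ref{lem:indep}(a) applies to the sets $F(k,g)$.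
\end{proof}

The price of this economy is that a prefix $g$ does not determine $(x,y)$. It comes close: the sets $W_{v_t}^g$ depend on the string $g$ only, not on the real that it came from, and each of them contains at most $h(k,q)$ sets of level $k$. This number is of order $2^k$, tiny against $|L_k|=2^{6k}$, so a random grid has no collisions.

\begin{lemma}\label{lem:codes}
Let $v=(v_1,v_2)$, $q\in(0,1)$ and $k,n\ge1$ with $n^4h(k,q)<2^{6k}$. Suppose that for all $x,y\in L_k$ a real $D_{xy}$ is given with $E(k,x)\subseteq W_{v_1}^{D_{xy}}$, $E(k,y)\subseteq W_{v_2}^{D_{xy}}$ and $\lambda(W_{v_t}^{D_{xy}})\le q$ for $t=1,2$. Then there are sets $I,J\subseteq L_k$ of size $n$ and pairwise distinct strings $g_{xy}$, for $(x,y)\in I\times J$, with $(k,g_{xy})\in\Gamma_v(D_{xy})$.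
\end{lemma}

\begin{proof}
For $x,y\in L_k$, compactness gives a shortest prefix $g_{xy}$ of $D_{xy}$ with $E(k,x)\subseteq W_{v_1}^{g_{xy}}$ and $E(k,y)\subseteq W_{v_2}^{g_{xy}}$. It is nonempty because $W_{v_1}^\emptyset=\emptyset$. One of the two inclusions fails for $g_{xy}^-$, so $(k,g_{xy})\in\Gamma_v(D_{xy})$.

For a string $g$ and $t=1,2$ let $S_t(g)=\{w\in L_k:E(k,w)\subseteq W_{v_t}^g\}$. Then $x\in S_1(g_{xy})$ and $y\in S_2(g_{xy})$. Since $\lambda(W_{v_t}^{g_{xy}})\le\lambda(W_{v_t}^{D_{xy}})\le q$, Lemma~\ref{lem:indep}(b) gives $|S_t(g_{xy})|\le h(k,q)$.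

Choose $x_1,\dots,x_n,y_1,\dots,y_n\in L_k$ independently and uniformly at random, and let $(i,j)\ne(i',j')$. Suppose $i\ne i'$. If $g_{x_iy_j}=g_{x_{i'}y_{j'}}$, then $x_{i'}\in S_1(g_{x_{i'}y_{j'}})=S_1(g_{x_iy_j})$. The set $S_1(g_{x_iy_j})$ is determined by $(x_i,y_j)$, and $x_{i'}$ is independent of $(x_i,y_j)$, so this event has probability at most $h(k,q)2^{-6k}$. If $i=i'$, then $j\ne j'$, a collision implies $y_{j'}\in S_2(g_{x_iy_j})$, and $y_{j'}$ is independent of $(x_i,y_j)$, so the same bound holds. There are at most $n^4$ choices of $(i,j),(i',j')$, so a collision has probability at most $n^4h(k,q)2^{-6k}<1$. Fix a choice without collisions. Then the $x_i$ are distinct, since $x_i=x_{i'}$ would give $g_{x_iy_1}=g_{x_{i'}y_1}$, and the $y_j$ are distinct, since $y_j=y_{j'}$ would give $g_{x_1y_j}=g_{x_1y_{j'}}$. Let $I=\{x_1,\dots,x_n\}$ and $J=\{y_1,\dots,y_n\}$.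
\end{proof}

\section{One scheme for a whole grid}\label{sec:category}

The indices $v_1,v_2$ and the scheme depend on the tuple, and we need them constant on a grid. There are only countably many possible values, so if tuples with a least upper bound are not rare, one value occurs on a nonmeager set. A nonmeager set with the Baire property is comeager in an open box, and a comeager subset of a box contains grids of every finite size.

Recall that a subset of a topological space is \emph{meager} if it is a countable union of nowhere dense sets and \emph{comeager} if its complement is meager, equivalently if it contains a countable intersection of dense open sets. A set has the \emph{Baire property} if it differs from an open set by a meager set. A subset of a Polish space $\mathcal Y$ is \emph{analytic} if it is the projection of a Borel subset of $\mathcal Y\times\mathcal Y'$ for some Polish space $\mathcal Y'$. We use the following facts.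
\begin{enumerate}
\item[(B1)] (Baire category theorem) In a nonempty Polish space, a countable intersection of comeager sets is nonempty.
\item[(B2)] (Lusin--Sierpi\'nski, \cite[21.6]{Kechris}) Analytic sets have the Baire property.
\item[(B3)] A nonmeager set $\mathcal S$ with the Baire property is comeager in some nonempty basic open set, and then in every open subset of it. Indeed, if $\mathcal S$ differs from the open set $\mathcal O$ by a meager set, then $\mathcal O\neq\emptyset$ and $\mathcal O\setminus\mathcal S$ is meager.
\item[(B4)] The preimage of a comeager subset of $\mathcal Y$ under the projection $\mathcal Y\times\mathcal Y'\to\mathcal Y$ is comeager, because $\mathcal O\times\mathcal Y'$ is dense and open when $\mathcal O$ is.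
\end{enumerate}

A \emph{parameter} is a pair $\theta=(v,\kappa)$ of a pair of indices $v=(v_1,v_2)$ and a scheme $\kappa=(e,q,p,\delta)$. Let $\mathcal S_\theta$ be the set of $(X_1,\dots,X_m)\in\mathcal X^m$ for which there is a \emph{witness} $D\in2^\omega$ such that, with $V=\bigcup_{i\le m}U^{\alpha(X_i)}$,
\begin{enumerate}
\item[(S1)] $T(X_t)\subseteq W_{v_t}^D$ and $\lambda(W_{v_t}^D)\le q$ for $t=1,2$;
\item[(S2)] $\kappa$ is bounded over $V$;
\item[(S3)] $\kappa$ reaches $F(k,g)$ over $V$ for every $(k,g)\in\Gamma_v(D)$.
\end{enumerate}
Nothing else about $D$ is retained. In particular leastness, which quantifies over all reals, has disappeared from the definition.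

\begin{lemma}\label{lem:S}
\begin{enumerate}
\item[(a)] If $\alpha(X_1),\dots,\alpha(X_m)$ have a least upper bound, then $(X_1,\dots,X_m)\in\mathcal S_\theta$ for some parameter $\theta$.
\item[(b)] Each $\mathcal S_\theta$ has the Baire property.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $D$ represent the least upper bound. For $t=1,2$, the class $T(X_t)$ is $\Sigma^0_1(\alpha(X_t))$ of measure less than $1$ and $\alpha(X_t)\le_{LR}D$, so Theorem~\ref{thm:KH} gives $v_t$ with $T(X_t)\subseteq W_{v_t}^D$ and $\lambda(W_{v_t}^D)<1$. By Lemma~\ref{lem:R}, Proposition~\ref{prop:scheme} applies to $R=R_v(D)$ and gives a scheme with (S2) and (S3). Increase its $q$ to a rational in $(0,1)$ above both $\lambda(W_{v_t}^D)$; then (S1) holds and (S2), (S3) persist.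

(b) By (B2) it suffices to show that (S1)--(S3) define a Borel subset of $\mathcal X^m\times2^\omega$. A set is \emph{finitely determined} here if membership depends on a fixed finite part of $(X_1,\dots,X_m,D)$; such sets are clopen, as the coordinates are discrete.

By compactness, $T(X_t)\subseteq W_{v_t}^D$ holds if and only if for every $i$, either the $i$-th label of $X_t$ is $\mathsf{null}$, or it is some $(k,x)$ and there is $j$ with $E(k,x)\subseteq W_{v_t}^{D\upharpoonright j}$. Also $\lambda(W_{v_t}^D)\le q$ if and only if $\lambda(W_{v_t}^{D\upharpoonright j})\le q$ for all $j$. So (S1) arises from finitely determined sets by countable unions and intersections.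

Fix conditions $(p',\delta')$ and $(p'',\delta'')$ with $p''$ extending $p'$. The cost $\lambda([p'']\setminus([p']\cup V))$ is the infimum over $j$ of $\lambda\big([p'']\setminus([p']\cup\bigcup_iU^{\alpha(X_i)\upharpoonright j})\big)$, and the $j$-th term depends only on the first $j$ entries of each $X_i$. An infimum of countably many continuous functions is Borel, so the set of tuples with $(p'',\delta'')\le_V(p',\delta')$ is Borel. The statements $\lambda(W_e^{p'})\le q$ and $F(k,g)\subseteq W_e^{p''}$ do not depend on the tuple or on $D$, and $(k,g)\in\Gamma_v(D)$ is finitely determined. Conditions (S2) and (S3) are built from these by Boolean operations and by quantifiers over the countable sets of conditions and of pairs $(k,g)$.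
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:main}]
There are countably many parameters, so by Lemma~\ref{lem:S}(a) it suffices to show that each $\mathcal S_\theta$ is meager. Suppose that $\mathcal S=\mathcal S_\theta$ is not, with $\theta=(v,\kappa)$ and $\kappa=(e,q,p,\delta)$. By Lemma~\ref{lem:S}(b) and (B3), $\mathcal S$ is comeager in $N_{\sigma_1}\times\dots\times N_{\sigma_m}$ for some nodes $\sigma_1,\dots,\sigma_m$. Let $r=\min\{r(\sigma_1),r(\sigma_2)\}$.

\emph{Numbers.} We need integers $k,n,M\ge1$ with
\begin{equation}\label{eq:numbers}
M2^{1-k}\le r,\qquad\frac{2n}M\le\frac\delta2,\qquad n^2>h(k,q),\qquad n^4h(k,q)<2^{6k}.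
\end{equation}
The first two inequalities bound $n$ from above by a multiple of $2^k$, and the third bounds it from below by a multiple of $2^{k/2}$. Take $k=3j$, $n=4^j$, $M=\lceil4n/\delta\rceil$, and let $\ell=\ln\frac1{1-q}$. The second inequality holds for every $j$. As $j\to\infty$,
\[
M2^{1-k}\le2\Big(\frac{4\cdot4^j}\delta+1\Big)8^{-j}\to0,\qquad\frac{n^2}{h(k,q)}=\frac{2^j}\ell\to\infty,\qquad\frac{n^4h(k,q)}{2^{6k}}=\frac\ell{2^{7j}}\to0,
\]
so \eqref{eq:numbers} holds for large $j$. (For orientation: if $r=1$, $\delta=\frac14$ and $q=\frac12$, then $k=10$, $n=32$, $M=512$ satisfy \eqref{eq:numbers}, the first two inequalities with equality and the third because $1024>1024\ln2$.)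

\emph{The grid.} Apply Lemma~\ref{lem:freeze} with $c=2^{1-k}$ and $M$ to $\sigma_1$ and to $\sigma_2$, obtaining $\sigma'\supseteq\sigma_1$ and $\tau'\supseteq\sigma_2$ with budget $2^{1-k}$. For $x,y\in L_k$ let
\[
\sigma'_x=\sigma'{}^\frown((k,x),2^{-k}),\qquad\tau'_y=\tau'{}^\frown((k,y),2^{-k}).
\]
These are nodes, since $2^{-k}+2^{-k}=2^{1-k}$. Consider the nonempty Polish space
\[
\mathcal Y=\prod_{x\in L_k}N_{\sigma'_x}\times\prod_{y\in L_k}N_{\tau'_y}\times\prod_{i=3}^mN_{\sigma_i},
\]
a finite product whose points we write as $((X_x),(Y_y),(X^{(i)}))$; for $m=2$ the last product is absent. For fixed $(x,y)$, the set $\mathcal S$ is comeager in the open subbox $N_{\sigma'_x}\times N_{\tau'_y}\times\prod_{i\ge3}N_{\sigma_i}$ by (B3), so by (B4) the points of $\mathcal Y$ with $(X_x,Y_y,X^{(3)},\dots,X^{(m)})\in\mathcal S$ form a comeager set. By (B1) there is a point of $\mathcal Y$ for which this holds for \emph{all} $x,y\in L_k$. Fix it, fix a witness $D_{xy}$ for each $(x,y)$, and put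
\[
V_{xy}=U^{\alpha(X_x)}\cup U^{\alpha(Y_y)}\cup V',\qquad V'=\bigcup_{i=3}^mU^{\alpha(X^{(i)})}.
\]
It is essential that $X_x$ does not depend on $y$ and $Y_y$ does not depend on $x$; the witnesses may depend on both.

\emph{Distinct demands.} The label $(k,x)$ occurs in $X_x$ and $(k,y)$ occurs in $Y_y$, so (S1) gives $E(k,x)\subseteq T(X_x)\subseteq W_{v_1}^{D_{xy}}$ and $E(k,y)\subseteq T(Y_y)\subseteq W_{v_2}^{D_{xy}}$, with both covers of measure at most $q$. By the fourth inequality of \eqref{eq:numbers}, Lemma~\ref{lem:codes} provides $I,J\subseteq L_k$ of size $n$ and pairwise distinct strings $g_{xy}$ with $(k,g_{xy})\in\Gamma_v(D_{xy})$ for $(x,y)\in I\times J$. By (S2) and (S3), $\kappa$ is bounded over $V_{xy}$ and reaches $F(k,g_{xy})$ over $V_{xy}$.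

\emph{The count.} Let $V^*=\bigcup_{(x,y)\in I\times J}V_{xy}$. Every $V_{xy}$ contains $U^{\alpha(\sigma')}\cup U^{\alpha(\tau')}\cup V'$, so
\[
V^*\setminus V_{xy}\subseteq\bigcup_{x'\in I}\big(U^{\alpha(X_{x'})}\setminus U^{\alpha(\sigma')}\big)\cup\bigcup_{y'\in J}\big(U^{\alpha(Y_{y'})}\setminus U^{\alpha(\tau')}\big).
\]
Since $X_{x'}\in N_{\sigma'}$ and $Y_{y'}\in N_{\tau'}$, each of these $2n$ sets has measure at most $1/M$, and $\lambda(V^*\setminus V_{xy})\le2n/M\le\delta/2$. Lemma~\ref{lem:amalg}, applied to the $n^2$ sets $V_{xy}$, shows that the union of the sets $F(k,g_{xy})$ over $(x,y)\in I\times J$ has measure at most $q$. These are $n^2$ distinct members of the independent family $F$, each of measure $2^{-k}$, so $n^2\le h(k,q)$ by Lemma~\ref{lem:indep}(b). This contradicts the third inequality of \eqref{eq:numbers}.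
\end{proof}

\begin{remark}\label{rem:m1}
The hypothesis $m\ge2$ enters in the count, and it must, since a single real is its own least upper bound. With one varying coordinate, $n$ versions give only $n$ demands. A contradiction would need $n>h(k,q)$ together with $n/M\le\delta/2$ and $M2^{1-k}\le r\le1$, that is, $2^k\ln\frac1{1-q}<n\le\delta2^{k-2}$, which is impossible when $q\ge\frac12$ and $\delta\le1$. The coordinates beyond the second play no active role: they are held fixed, and their classes are free in every cell of the grid.
\end{remark}

\section{Proofs of the theorems}\label{sec:final}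

\begin{proof}[Proof of Theorem~\ref{thm:pair}]
Apply Proposition~\ref{prop:main} with $Z=0^\omega$ and $m=2$. Then $\alpha(X)=0^\omega\oplus\pi(X)$ is Turing equivalent to $\pi(X)$, hence LR-equivalent to it. So $\pi(X),\pi(Y)$ have no least upper bound for comeager many $(X,Y)\in\mathcal X^2$, and such a pair exists by (B1).
\end{proof}

To pass from comeager many tuples to a perfect set we use Mycielski's theorem \cite[19.1]{Kechris}: if $\mathcal Y$ is a nonempty Polish space without isolated points and $\mathcal R_i\subseteq\mathcal Y^{m_i}$ is comeager for each $i\in\mathbb N$, then there is a set $K\subseteq\mathcal Y$ homeomorphic to $2^\omega$ such that, for every $i$, every $m_i$-tuple of distinct elements of $K$ lies in $\mathcal R_i$.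

\begin{proof}[Proof of Theorem~\ref{thm:perfect}]
Fix $Z$, and let $\alpha(X)=Z\oplus\pi(X)$, which does not depend on $m$. For $m\ge2$ let $\mathcal R_m$ be the set of $(X_1,\dots,X_m)\in\mathcal X^m$ such that $\alpha(X_1),\dots,\alpha(X_m)$ have no least upper bound. Each $\mathcal R_m$ is comeager by Proposition~\ref{prop:main}, and $\mathcal X$ is a nonempty Polish space without isolated points. Let $K\subseteq\mathcal X$ be given by Mycielski's theorem for the sets $\mathcal R_m$, $m\ge2$, and let $\mathcal P=\alpha(K)$.

If $X\ne X'$ are in $K$, then $\alpha(X)$ and $\alpha(X')$ have no least upper bound. Comparable degrees have one, so $\alpha(X)$ and $\alpha(X')$ are LR-incomparable, and in particular distinct. Thus $\alpha$ is continuous and injective on the compact set $K$, so $\mathcal P$ is homeomorphic to $2^\omega$ and is a perfect subset of $2^\omega$. Every element of $\mathcal P$ computes $Z$. A subset of $\mathcal P$ with $m\ge2$ elements is the image of an $m$-tuple of distinct elements of $K$, which lies in $\mathcal R_m$; so it has no least upper bound.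

Finally, let $\mathbf z$ be an LR degree, let $Z$ be a real of degree $\mathbf z$, and let $A\ne B$ be in the corresponding set $\mathcal P$. From $Z\le_TA,B$ we get $Z\le_{LR}A,B$, so both degrees lie in the cone above $\mathbf z$. Every upper bound of $A$ and $B$ lies above $Z$, so the pair has the same upper bounds in the cone as in the LR degrees. It therefore has no least upper bound in the cone.
\end{proof}

\begin{thebibliography}{9}

\bibitem{JSL}
\emph{The Journal of Symbolic Logic},
\texttt{https://paperzz.com/\allowbreak doc/\allowbreak 7681095/\allowbreak randomness-{}-lowness-\allowbreak and-degrees-\allowbreak \%C2\%A71.-\allowbreak introduction.-one}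

\bibitem{Kechris}
Kechris, \emph{Classical Descriptive Set Theory}.

\end{thebibliography}
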